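\title{A space with a continuous selection for pairs and none for triples}

\begin{abstract}
For every prime $p$ we construct, in ZFC, a zero-dimensional, first countable Hausdorff space $X_p$ of cardinality $\aleph_1$ that has a Vietoris continuous selection for its $m$-element subsets whenever $p\nmid m$, and none for its $p$-element subsets. The case $p=3$ answers a question of Gutev and Nogura: a space may have a continuous selection for pairs and no continuous selection for the sets of at most $n$ points, for any $n\ge 3$. The space $X_p$ is a $p$-fold cover without a continuous section of a space made of rows and columns. Using a theorem of Gutev, we also show that a Hausdorff space has a continuous selection for the sets of at most $m$ points if and only if it has one for the $p$-element sets for every prime $p\le m$.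
\end{abstract}

\section{Introduction}

Let $X$ be a Hausdorff space and let $\mathcal F(X)$ be the set of nonempty closed subsets of $X$. The \emph{Vietoris topology} on $\mathcal F(X)$ has as a base the sets
\[
\langle U_1,\dots,U_k\rangle=\Bigl\{S\in\mathcal F(X): S\subset \bigcup_{i}U_i \text{ and } S\cap U_i\neq\emptyset \text{ for every } i\Bigr\},
\]
where $U_1,\dots,U_k$ are open in $X$. A \emph{selection} for a subspace $\mathfrak F\subset\mathcal F(X)$ is a map $\sigma\colon\mathfrak F\to X$ with $\sigma(S)\in S$ for all $S\in\mathfrak F$. We are interested in continuous selections for the subspaces of finite sets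
\[
[X]^n=\{S\subset X:|S|=n\},\qquad \mathcal F_n(X)=\{S\subset X: 1\le|S|\le n\},
\]
and we write $\mathrm{Sel}_n(X)$ and $\mathrm{Sel}_{\le n}(X)$ for the sets of continuous selections for $[X]^n$ and for $\mathcal F_n(X)$. A member of $\mathrm{Sel}_{\le n}(X)$ restricts to a member of $\mathrm{Sel}_m(X)$ and of $\mathrm{Sel}_{\le m}(X)$ for every $m\le n$.

The model case is a linearly ordered set with its order topology. There $S\mapsto\min S$ is a continuous selection for every $\mathcal F_n(X)$: if $\min S$ lies in the interval $(a,b)$, then so does $\min S'$ for every finite $S'\in\langle (a,b),(a,\rightarrow)\rangle$. In this case the choice from pairs determines the order, and the order chooses from all finite sets. One may ask whether a continuous choice from pairs always has such consequences. The following question of Gutev and Nogura is taken from \cite{source}.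

\begin{quote}
\textbf{Question.} Is there a Hausdorff space $X$ such that $\mathrm{Sel}_2(X)\neq\emptyset$ but $\mathrm{Sel}_{\le n}(X)=\emptyset$ for some $n>2$?
\end{quote}

A selection for pairs is a tournament on $X$: it names a winner for each pair of points. A tournament need not be transitive, and on a cyclic triple, where each point wins once, it offers no reason to prefer one point to another. This is only a local symmetry, however, and near any given triple it can be broken by an arbitrary choice. The question is whether such choices can always be made coherently. The known partial results, which we quote without proof, all produce selections.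

\begin{theorem}\label{thm:quoted}
Let $X$ be a Hausdorff space.
\begin{enumerate}
\item[(i)] \textup{(Hru\v{s}\'ak and Mart\'inez-Ruiz)} If $X$ is separable and $\mathrm{Sel}_2(X)\ne\emptyset$, then $\mathrm{Sel}_{\le n}(X)\neq\emptyset$ for every $n>2$.
\item[(ii)] \textup{(Gutev)} If $n\ge2$ and $\mathrm{Sel}_{\le n}(X)\ne\emptyset\neq\mathrm{Sel}_{n+1}(X)$, then $\mathrm{Sel}_{\le n+1}(X)\neq\emptyset$.
\item[(iii)] \textup{(Gutev)} If $n\ge1$ and $\mathrm{Sel}_{\le 2n+1}(X)\neq\emptyset$, then $\mathrm{Sel}_{2n+2}(X)\neq\emptyset$.
\end{enumerate}
\end{theorem}

These results suggest a negative answer, but they do not settle the question, even for $n=3$. We show that the answer is positive.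

\begin{theorem}\label{thm:A}
For every prime $p$ there is a zero-dimensional, first countable Hausdorff space $X_p$ with $|X_p|=\aleph_1$ such that
\begin{enumerate}
\item[(1)] $\mathrm{Sel}_m(X_p)\neq\emptyset$ for every $m\ge1$ not divisible by $p$;
\item[(2)] $\mathrm{Sel}_p(X_p)=\emptyset$.
\end{enumerate}
\end{theorem}

The proof is in ZFC and does not use Theorem~\ref{thm:quoted}.

\begin{corollary}\label{cor:answer}
The space $X_3$ satisfies $\mathrm{Sel}_2(X_3)\neq\emptyset$ and $\mathrm{Sel}_{\le n}(X_3)=\emptyset$ for every $n\ge3$.
\end{corollary}

\begin{proof}
We have $3\nmid 2$, and a continuous selection for $\mathcal F_n(X_3)$ with $n\ge3$ would restrict to one for $[X_3]^3$.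
\end{proof}

The second theorem shows that primes are exactly the places where the passage from $\mathcal F_{n-1}(X)$ to $\mathcal F_n(X)$ can break down. Its proof uses part (ii) of Theorem~\ref{thm:quoted} and, for the last statement, part (i).

\begin{theorem}\label{thm:B}
Let $X$ be a Hausdorff space.
\begin{enumerate}
\item[(1)] If $n\ge4$ is composite and $\mathrm{Sel}_{\le n-1}(X)\neq\emptyset$, then $\mathrm{Sel}_{\le n}(X)\neq\emptyset$.
\item[(2)] For $m\ge2$, we have $\mathrm{Sel}_{\le m}(X)\ne\emptyset$ if and only if $\mathrm{Sel}_p(X)\neq\emptyset$ for every prime $p\le m$. None of these conditions can be omitted: $X_p$ satisfies all of them except the one for $p$.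
\item[(3)] For $2\le n<m$, the implication ``\,$\mathrm{Sel}_{\le n}(X)\ne\emptyset\Rightarrow\mathrm{Sel}_{\le m}(X)\neq\emptyset$'' holds for all Hausdorff spaces $X$ if and only if there is no prime $p$ with $n<p\le m$.
\item[(4)] The least cardinality of a Hausdorff space $X$ with $\mathrm{Sel}_2(X)\neq\emptyset$ and $\mathrm{Sel}_{\le n}(X)=\emptyset$ for some $n>2$ is $\aleph_1$.
\end{enumerate}
\end{theorem}

Section~\ref{sec:canonical} gives the one method by which all selections in this paper are produced. Section~\ref{sec:plan} explains the design of $X_p$, which is built in Sections~\ref{sec:luzin}--\ref{sec:cover}. The two parts of Theorem~\ref{thm:A} are proved in Sections~\ref{sec:coloring} and~\ref{sec:nosection}, and Theorem~\ref{thm:B} in Section~\ref{sec:B}.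

\section{Canonical choices}\label{sec:canonical}

Throughout this section $X$ is a Hausdorff space. We first describe the Vietoris topology near a finite set.

\begin{lemma}\label{lem:vietoris}
Let $F=\{x_1,\dots,x_m\}\subset X$ have $m$ elements. The sets $\langle U_1,\dots,U_m\rangle$, where the $U_i\ni x_i$ are open and pairwise disjoint, form a neighborhood base at $F$. An $m$-element member of such a set has exactly one point in each $U_i$.
\end{lemma}

\begin{proof}
Let $F\in\langle O_1,\dots,O_k\rangle$. Choose pairwise disjoint open $U_i\ni x_i$ with $U_i\subset\bigcap\{O_j:x_i\in O_j\}$, and let $S\in\langle U_1,\dots,U_m\rangle$. Each $x_i$ lies in some $O_j$, so each $U_i$ lies in some $O_j$, and $S\subset\bigcup_j O_j$. Each $O_j$ contains some $x_i$, hence contains $U_i$, which $S$ meets. So $S\in\langle O_1,\dots,O_k\rangle$. The last sentence holds because $m$ points must meet $m$ disjoint sets.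
\end{proof}

So a small motion of an $m$-element set is a small motion of each of its points, and a continuous selection for $[X]^m$ follows one of the points. It follows that on each such neighborhood there is a continuous selection: take the point in $U_1$. If every open cover of $[X]^m$ can be refined by a partition into open sets, these local selections can be put side by side, and $\mathrm{Sel}_m(X)\neq\emptyset$. In general they cannot. The next lemma avoids any patching: if finite sets carry a structure that does not change under small motions, one can choose a point by looking at the structure alone, provided that no symmetry of the structure prevents it.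

\begin{lemma}\label{lem:canonical}
Let $m\ge1$. Suppose that certain bijections between members of $[X]^m$ are called isomorphisms, that identity maps, inverses of isomorphisms and compositions of isomorphisms are isomorphisms, and that for every $F=\{x_1,\dots,x_m\}\in[X]^m$:
\begin{enumerate}
\item[(a)] some point of $F$ is fixed by the group $\mathrm{Aut}(F)$ of all isomorphisms $F\to F$;
\item[(b)] there are pairwise disjoint open sets $U_i\ni x_i$ such that $x_i\mapsto x_i'$ is an isomorphism whenever $x_1'\in U_1,\dots,x_m'\in U_m$.
\end{enumerate}
Then $\mathrm{Sel}_m(X)\neq\emptyset$.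
\end{lemma}

\begin{proof}
Being isomorphic is an equivalence relation on $[X]^m$. In each class fix a member $F_0$ and a point $e\in F_0$ fixed by $\mathrm{Aut}(F_0)$. For $F$ in the class of $F_0$ put $\sigma(F)=\iota(e)$, where $\iota\colon F_0\to F$ is an isomorphism. If $\iota'$ is another one, then $\iota^{-1}\iota'\in\mathrm{Aut}(F_0)$ fixes $e$, so $\iota'(e)=\iota(e)$. If $\theta\colon F\to F'$ is an isomorphism, then so is $\theta\iota\colon F_0\to F'$, and therefore $\sigma(F')=\theta(\sigma(F))$.

Let $F=\{x_1,\dots,x_m\}$ with $\sigma(F)=x_1$, and let $W\ni x_1$ be open. Take $U_i$ as in (b) and replace $U_1$ by $U_1\cap W$. A set $F'\in\langle U_1,\dots,U_m\rangle\cap[X]^m$ has the form $\{x_1',\dots,x_m'\}$ with $x_i'\in U_i$, and $x_i\mapsto x_i'$ is an isomorphism. Hence $\sigma(F')=x_1'\in W$, and $\sigma$ is continuous at $F$.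
\end{proof}

A continuous selection for smaller sets is a structure of this kind.

\begin{lemma}\label{lem:local}
Let $K\subset\{1,\dots,m-1\}$, and let $s$ be a selection for $\bigcup_{k\in K}[X]^k$ that is continuous on each $[X]^k$. Call a bijection $\theta\colon F\to F'$ between members of $[X]^m$ an isomorphism if $s(\theta(A))=\theta(s(A))$ for all $A\subset F$ with $|A|\in K$. Then condition \textup{(b)} of Lemma~\ref{lem:canonical} holds.
\end{lemma}

\begin{proof}
Let $F=\{x_1,\dots,x_m\}$ and fix pairwise disjoint open $W_i\ni x_i$. Let $J\subset\{1,\dots,m\}$ with $|J|\in K$, and let $s(\{x_j:j\in J\})=x_l$. By continuity and Lemma~\ref{lem:vietoris} there are open sets $U_j^J$ with $x_j\in U_j^J\subset W_j$ $(j\in J)$ such that $s(\{x_j':j\in J\})\in W_l$ whenever $x'_j\in U_j^J$ for all $j\in J$. The only one of these points $x_j'$ that lies in $W_l$ is $x_l'$, so $s(\{x'_j:j\in J\})=x'_l$. There are finitely many $J$, and $U_i=W_i\cap\bigcap_{J\ni i}U_i^J$ is as required.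
\end{proof}

\begin{example}\label{ex:34}
Let $s\in\mathrm{Sel}_2(X)$ and $K=\{2\}$, so that the isomorphisms are those of tournaments. For $m=3$ there are three pairs. If some point wins both of its pairs, the three points win $2$, $1$ and $0$ times, and $\mathrm{Aut}(F)$ is trivial. Otherwise each point wins once, the tournament is a cycle, and its rotation is an automorphism without a fixed point. So condition (a) can fail. For $m=4$ it cannot. An automorphism of order $2$ would exchange two points $x,x'$ and so move $s(\{x,x'\})$ while preserving $\{x,x'\}$, which is impossible. By Cauchy's theorem (a finite group whose order is divisible by a prime $q$ has an element of order $q$), $|\mathrm{Aut}(F)|$ is odd. It divides $4!$, so it is $1$ or $3$, and a group of order $3$ acting on four points fixes one of them. Thus $\mathrm{Sel}_2(X)\neq\emptyset$ implies $\mathrm{Sel}_4(X)\neq\emptyset$.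
\end{example}

The difference between $3$ and $4$ is the difference between prime and composite numbers.

\begin{proposition}\label{prop:composite}
If $n\ge 4$ is composite and $\mathrm{Sel}_{\le n-1}(X)\neq\emptyset$, then $\mathrm{Sel}_n(X)\neq\emptyset$.
\end{proposition}

\begin{proof}
Let $s\in\mathrm{Sel}_{\le n-1}(X)$, and define isomorphisms as in Lemma~\ref{lem:local} with $m=n$ and $K=\{1,\dots,n-1\}$. We show that $\mathrm{Aut}(F)$ is trivial for every $F\in[X]^n$; then Lemma~\ref{lem:canonical} applies. If it is not trivial, it has an element $g$ of prime order $q$. The cycles of $g$ have length $1$ or $q$, and one of them has length $q$; let $A$ be the set of its points. Then $q\le n$, and $q\neq n$ because $n$ is composite. So $s(A)$ is defined, and $g(s(A))=s(g(A))=s(A)$. But $g$ moves every point of $A$, a contradiction.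
\end{proof}

For $n=2k+2$ this is part (iii) of Theorem~\ref{thm:quoted}. For a prime $n$ the argument leaves one possibility open, a cycle through all of $F$. The space $X_p$ makes this local symmetry into a global obstruction.

\section{The plan: a cover without a section}\label{sec:plan}

The obstruction is visible on the unit circle $S^1\subset\mathbb C$. Let $\zeta=e^{2\pi i/3}$ and suppose that $\sigma\in\mathrm{Sel}_3(S^1)$. The function $z\mapsto\sigma(\{z,\zeta z,\zeta^2z\})/z$ is continuous with values in $\{1,\zeta,\zeta^2\}$, so it is constant. But replacing $z$ by $\zeta z$ divides its value by $\zeta$. In other words, a selection for triples would give a section of the threefold cover $z\mapsto z^3$, which has none. The same argument with the pairs $\{z,-z\}$ shows that $\mathrm{Sel}_2(S^1)=\emptyset$, so the circle is not the example we want. We look for a threefold cover $\pi\colon X\to Y$ without a section whose total space does carry a continuous tournament.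

Let $X=Y\times\mathbb Z/3$ as a set, and let $Y$ be linearly ordered. A first attempt is this: inside a fiber let $(y,i)$ beat $(y,i+1)$, and between different fibers follow the order of $Y$. This is not continuous. If $z\neq z'$ are close to $y$, then the point over $z$ near $(y,0)$ must beat the point over $z'$ near $(y,1)$, whichever of $z,z'$ is smaller. So the cyclic rule must extend to all pairs over \emph{linked} points $z,z'$, for a relation ``linked'' that holds near the diagonal of $Y^2$, lets us compare the fibers over $z$ and $z'$, and is locally constant on $Y^2$. This relation cannot be an equivalence relation with the cover trivial over each class: the classes would be open, and sections over the classes would combine to a section over $Y$.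

The simplest alternative is to cover $Y$ by two families of pairwise disjoint open sets, the \emph{rows} and the \emph{columns}, together called lines. A row and a column meet in at most one point, points are linked when they lie on a common line, and over each line $\ell$ the cover is trivialized by a coordinate $w_\ell$ with values in $\mathbb Z/3$. Where a column $C$ crosses a row $R$, the coordinates differ by a \emph{twist}: $w_R=w_C+h(C,R)$.

Suppose for a moment that a section had to be constant in the coordinate of each line, as it would be if lines were connected. Then two columns $C,C'$ crossing two rows $R,R'$ would suffice. Let $h(C,R)=1$, let the other three twists be $0$, and let $u,u',v,v'$ be the constant values on $C,C',R,R'$. The row $R'$ gives $u=v'=u'$, and the row $R$ gives $u+1=v=u'$, which is absurd. The four lines form a loop, and going around the loop shifts the fiber, as on the circle.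

Our lines are not connected, but they can be given a weaker rigidity. A column will be a convergent sequence, on which a locally constant function is constant with finitely many exceptions. A row will be modeled on a stationary subset of $\omega_1$, on which a locally constant function with finitely many values is constant with countably many exceptions. Now a single loop is useless, since its crossings may be exceptional. Nor can two columns share infinitely many rows, for this would destroy the local constancy of ``linked'' at their two limit points. The way out is the pigeonhole principle. Among uncountably many columns there are uncountably many with the same value $u$ and the same bound on the exceptions; this replaces the row $R'$. It then suffices that two of these columns cross one common row, beyond the bound, with different twists. The combinatorial object with both properties is constructed in the next section.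

\medskip
\noindent\textbf{Facts about $\omega_1$.} We write $\omega=\{0,1,2,\dots\}$, and $\omega_1$ is the set of countable ordinals. A subset of $\omega_1$ is bounded if and only if it is countable. A subset of $\omega_1$ is \emph{stationary} if it meets every closed unbounded subset of $\omega_1$; in particular a stationary set is unbounded. We use two standard facts.
\begin{itemize}
\item \emph{Fodor's pressing down lemma.} If $S\subset\omega_1\setminus\{0\}$ is stationary and $\gamma(\alpha)<\alpha$ for all $\alpha\in S$, then the function $\gamma$ is constant on a stationary subset of $S$.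
\item \emph{Ulam, Solovay.} There are countably infinitely many pairwise disjoint stationary sets of nonzero limit ordinals in $\omega_1$.
\end{itemize}

\section{A Luzin-type family of functions}\label{sec:luzin}

Let $I$ be the set of successor ordinals below $\omega_1$; it will index the columns. The rows will be indexed by pairs $(n,a)\in\omega\times\omega$, the column $\xi$ will cross the row $(n,f_\xi(n))$ at its $n$th point, and $h_\xi(n)$ will be the twist there.

\begin{lemma}\label{lem:luzin}
There are functions $f_\xi\colon\omega\to\omega$ and $h_\xi\colon\omega\to\{0,1\}$ $(\xi\in I)$ such that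
\begin{enumerate}
\item[(a)] for $\xi\neq\eta$ the set $\{n:f_\xi(n)=f_\eta(n)\}$ is finite;
\item[(b)] for every uncountable $W\subset I$ and every $k\in\omega$ there are $\xi,\eta\in W$ and $n\ge k$ with $f_\xi(n)=f_\eta(n)$ and $h_\xi(n)\neq h_\eta(n)$.
\end{enumerate}
\end{lemma}

\begin{proof}
We use recursion on $\xi$, keeping (a) true. The idea is that each new function deliberately meets every earlier function, with the opposite twist, at a place reserved for it, and avoids the earlier functions elsewhere.

For finite $\xi\in I$ let $f_\xi$ be the constant $\xi$ and $h_\xi$ the constant $0$. Let $\xi\in I$ be infinite. Then $I\cap\xi$ is countably infinite; list it without repetition as $\eta_0,\eta_1,\dots$. By (a) for the earlier functions, $f_{\eta_i}$ agrees with one of $f_{\eta_0},\dots,f_{\eta_{i-1}}$ at finitely many places only. So there are $n_0<n_1<\cdots$ with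
\[
f_{\eta_i}(n_i)\neq f_{\eta_j}(n_i)\quad\text{for all } j<i,
\]
and $n_i\ge i$ since the sequence is strictly increasing. Put $f_\xi(n_i)=f_{\eta_i}(n_i)$ and $h_\xi(n_i)=1-h_{\eta_i}(n_i)$. For $n\notin\{n_i:i\in\omega\}$ choose $f_\xi(n)\notin\{f_{\eta_j}(n):j\le n\}$ and put $h_\xi(n)=0$.

To check (a), fix $j$ and suppose that $f_\xi(n)=f_{\eta_j}(n)$. If $n$ is not one of the $n_i$, then $n<j$. If $n=n_i$, then $f_{\eta_i}(n_i)=f_{\eta_j}(n_i)$, which excludes $j<i$; so $i\le j$. This leaves finitely many $n$.

To check (b), note that the first $\omega$ elements of $W$ form a bounded set while $W$ is unbounded, so there is $\xi\in W$ with $W\cap\xi$ infinite. In the list used at stage $\xi$ we have $\eta_i\in W$ for infinitely many $i$. Take such an $i\ge k$, and let $\eta=\eta_i$ and $n=n_i\ge k$.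
\end{proof}

\section{The base space of rows and columns}\label{sec:base}

Fix functions as in Lemma~\ref{lem:luzin} and pairwise disjoint stationary sets $E_{n,a}$ $(n,a\in\omega)$ of nonzero limit ordinals below $\omega_1$. Let $E=\bigcup_{n,a}E_{n,a}$ and
\[
Y=\bigl\{(\xi,s):\xi\in I,\ s\le\omega\bigr\}\ \sqcup\ E .
\]
The points $(\xi,n)$ with $n<\omega$ are \emph{crossings}, the points $(\xi,\omega)$ are \emph{tops}, and the points of $E$ are \emph{row limits}.

\subsection*{Lines}
The \emph{columns} and \emph{rows} are the sets
\[
C_\xi=\{(\xi,s):s\le\omega\},\qquad R_{n,a}=\{(\xi,n):\xi\in I,\ f_\xi(n)=a\}\cup E_{n,a},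
\]
and $n$ is the \emph{level} of $R_{n,a}$; see Figure~\ref{fig:base}. A \emph{line} is a row or a column. The crossing $(\xi,n)$ lies on exactly two lines, $C_\xi$ and $R_{n,f_\xi(n)}$. The top $(\xi,\omega)$ lies only on $C_\xi$, and $\alpha\in E_{n,a}$ lies only on $R_{n,a}$. Thus distinct columns are disjoint, distinct rows are disjoint, and $C_\xi\cap R_{n,a}\subset\{(\xi,n)\}$. In particular two distinct points lie on at most one common line. Points $y,y'$ are \emph{linked} if they lie on a common line; every point is linked to itself.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[x=1.25cm,y=0.7cm]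
\foreach \x in {1,2,3,4,4.7,5.2,5.55,7}{
  \draw[gray] (\x,0)--(\x,4.6);
  \foreach \y in {0,1,2,3,3.6,4} \draw[fill=white] (\x,\y) circle (1.5pt);
  \draw[fill=gray] (\x,4.6) circle (2pt);}
\foreach \x in {1,3,4.7,5.55,7} \fill (\x,1) circle (2.3pt);
\node at (6,1) {$\blacksquare$};
\node[above] at (6.1,1.1) {$\alpha$};
\node[above] at (2,4.7) {$(\xi,\omega)$};
\node[left] at (0.7,1) {level $n$};
\draw[->] (0.5,-0.7)--(7.7,-0.7) node[right] {height};
\draw (3.5,-0.55)--(3.5,-0.85) node[below] {$\gamma$};
\draw (6,-0.55)--(6,-0.85) node[below] {$\alpha$};
\draw (2,-0.55)--(2,-0.85) node[below] {$\xi$};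
\end{tikzpicture}
\caption{Part of the base space $Y$. Each vertical line is a column, a sequence of isolated crossings converging to its top (gray). The black points belong to one row $R_{n,a}$: the crossings $(\eta,n)$ with $f_\eta(n)=a$ and a row limit $\alpha\in E_{n,a}$ (square). White points of level $n$ belong to other rows. The neighborhood $V_\gamma(\alpha)$ consists of the points of $R_{n,a}$ whose height lies in $(\gamma,\alpha]$.}
\label{fig:base}
\end{figure}

The relation ``linked'' is not transitive, but it has no triangles other than those inside a line.

\begin{lemma}\label{lem:triangle}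
A nonempty set $P\subset Y$ of pairwise linked points is contained in a line.
\end{lemma}

\begin{proof}
If $|P|\le2$ this is the definition. Let $y_0,y_1,y_2\in P$ be distinct. Each of the three pairs among them lies on a unique line. Two of the three pairs have lines of the same kind, both rows or both columns. These two pairs share a point, so the two lines meet and are equal, and this line contains $y_0,y_1,y_2$. It is the unique line through $y_0$ and $y_1$. As $y_2$ was arbitrary, this line contains $P$.
\end{proof}

\subsection*{Order}
The \emph{height} of a point is $\operatorname{ht}(\xi,s)=\xi$ and $\operatorname{ht}(\alpha)=\alpha$ for $\alpha\in E$. Since $I$ consists of successor ordinals and $E$ of limit ordinals, two distinct points have the same height if and only if they lie in one column. Let $y<y'$ if $\operatorname{ht}(y)<\operatorname{ht}(y')$, or if $y=(\xi,s)$ and $y'=(\xi,t)$ with $s<t$. This is a linear order on $Y$.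

\subsection*{Topology}
The \emph{basic neighborhoods} of a point $y\in Y$ are
\begin{itemize}
\item the set $\{y\}$, if $y$ is a crossing;
\item the sets $B_k(\xi)=\{(\xi,s):k\le s\le\omega\}$ with $k\in\omega$, if $y=(\xi,\omega)$;
\item the sets $V_\gamma(\alpha)=\{z\in R_{n,a}:\gamma<\operatorname{ht}(z)\le\alpha\}$ with $\gamma<\alpha$, if $y=\alpha\in E_{n,a}$.
\end{itemize}
The basic neighborhoods of a point form a countable chain under inclusion, so the sets that contain a basic neighborhood of each of their points are the open sets of a topology on $Y$. Basic neighborhoods are open: every point of $B_k(\xi)$ other than the top is a crossing, and a point of $V_\gamma(\alpha)$ is a crossing or a row limit $\beta$ with $\gamma<\beta$ and $V_\gamma(\beta)\subset V_\gamma(\alpha)$. Two properties are immediate from the definitions and will be used constantly: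
\begin{equation}\label{eq:basic}
\begin{array}{l}
\text{a basic neighborhood of $y$ is contained in every line through $y$,}\\
\text{and all of its points have height at most $\operatorname{ht}(y)$.}
\end{array}
\end{equation}

The main property of $Y$ is that both the order and the relation ``linked'' are locally constant off the diagonal. For linked points $y,y'$ on a line $\ell$, all basic neighborhoods of $y$ and $y'$ lie in $\ell$ by \eqref{eq:basic}. The rest is the following lemma.

\begin{lemma}\label{lem:separate}
Let $y<y'$ in $Y$. There are basic neighborhoods $N$ of $y$ and $N'$ of $y'$ such that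
\begin{enumerate}
\item[(a)] $z<z'$ for all $z\in N$ and $z'\in N'$;
\item[(b)] if $y$ and $y'$ are not linked, then no point of $N$ is linked to a point of $N'$.
\end{enumerate}
\end{lemma}

\begin{proof}
Suppose first that $\operatorname{ht}(y)=\operatorname{ht}(y')$. Then $y=(\xi,m)$ and $y'=(\xi,t)$ with $m<t\le\omega$, these points are linked, and $N=\{y\}$. Take $N'=\{y'\}$ if $t<\omega$ and $N'=B_{m+1}(\xi)$ if $t=\omega$.

Now let $\gamma=\operatorname{ht}(y)<\operatorname{ht}(y')$. All points of any $N$ have height at most $\gamma$. If $y'$ is a crossing or a top, all points of any $N'$ have height $\operatorname{ht}(y')>\gamma$. If $y'\in E$, we take $N'\subset V_\gamma(y')$, and again all heights in $N'$ exceed $\gamma$. This gives (a), and it shows that no point of $N$ shares a column with a point of $N'$. Both properties survive shrinking $N$ and $N'$. It remains, for unlinked $y,y'$, to exclude common rows; here the order of $y$ and $y'$ plays no role. Recall that a point lies on at most one row.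

\emph{Neither point is a top.} Then $y$ and $y'$ lie on rows $R$ and $R'$, which are distinct because $y,y'$ are not linked, and $N\subset R$, $N'\subset R'$ by \eqref{eq:basic}.

\emph{Exactly one point is a top $(\xi,\omega)$.} The other point lies, with its basic neighborhoods, on a row of some level $n$. Shrink the neighborhood of the top to $B_k(\xi)$ with $k>n$. Its crossings lie on rows of level at least $k$, and the top lies on no row.

\emph{Both points are tops $(\xi,\omega)$ and $(\eta,\omega)$.} By Lemma~\ref{lem:luzin}(a) there is $k$ with $f_\xi(n)\neq f_\eta(n)$ for all $n\ge k$. Take $B_k(\xi)$ and $B_k(\eta)$. If $(\xi,l)$ and $(\eta,l')$ with $l,l'\ge k$ lay on one row, then $l=l'<\omega$ and $f_\xi(l)=f_\eta(l)$, which is false.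
\end{proof}

\begin{remark}
The last case is the only use of Lemma~\ref{lem:luzin}(a), and it cannot be avoided: if $f_\xi(n)=f_\eta(n)$ for infinitely many $n$, then the linked pairs $(\xi,n),(\eta,n)$ converge to the unlinked pair of tops. The disjointness of the sets $E_{n,a}$ gives distinct row limits distinct heights. If two rows had limits at the same height $\alpha$, each approached by crossings with heights cofinal in $\alpha$, then their neighborhoods would interleave and (a) would fail.
\end{remark}

\begin{lemma}\label{lem:baseclopen}
The space $Y$ is Hausdorff, and basic neighborhoods are closed in $Y$.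
\end{lemma}

\begin{proof}
The sets $N,N'$ in Lemma~\ref{lem:separate}(a) are disjoint, so $Y$ is Hausdorff and singletons are closed. Let $N$ be $B_k(\xi)$ or $V_\gamma(\alpha)$ and let $z\notin N$. We need a neighborhood of $z$ disjoint from $N$. If $z$ is a crossing, take $\{z\}$.

Let $N=B_k(\xi)$. If $z=(\eta,\omega)$, then $\eta\neq\xi$, and $B_0(\eta)$ lies in another column. If $z=\beta\in E$, then $\beta\ne\xi$; take $V_\xi(\beta)$ if $\xi<\beta$ and $V_0(\beta)$ if $\beta<\xi$. No point of this set has height $\xi$.

Let $N=V_\gamma(\alpha)$ with $\alpha\in E_{n,a}$. If $z=(\eta,\omega)$, then $B_{n+1}(\eta)$ misses $R_{n,a}$. If $z=\beta\in E$ lies on another row, then so does $V_0(\beta)$. If $z=\beta\in E_{n,a}$, then $\beta>\alpha$ or $\beta\le\gamma$; take $V_\alpha(\beta)$ in the first case and $V_0(\beta)$ in the second.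
\end{proof}

\section{The twisted cover $X_p$}\label{sec:cover}

Fix a prime $p$. Let $X=X_p=Y\times\mathbb Z/p$ as a set, let $\pi\colon X\to Y$ be the projection, and let $T_y=\pi^{-1}(y)$ be the fiber over $y$. We regard $h_\xi(n)\in\{0,1\}$ as an element of $\mathbb Z/p$ and put $h_\xi(\omega)=0$. For each line $\ell$ define the \emph{coordinate} $w_\ell\colon\pi^{-1}(\ell)\to\mathbb Z/p$ by
\[
w_{R}(y,i)=i\quad\text{for a row } R,\qquad w_{C_\xi}\bigl((\xi,s),i\bigr)=i-h_\xi(s)\quad\text{for a column } C_\xi .
\]
On a single fiber every coordinate is a translation:
\begin{equation}\label{eq:translation}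
w_\ell(y,j)-w_\ell(y,i)=j-i\qquad(y\in\ell).
\end{equation}

We give $X$ the topology in which each $w_\ell$ trivializes $\pi$ over $\ell$. Let $x\in T_y$, let $N$ be a basic neighborhood of $y$, and let $\ell$ be a line through $y$, so that $N\subset\ell$. Put
\[
N^x=\{x'\in\pi^{-1}(N):w_\ell(x')=w_\ell(x)\}.
\]
This does not depend on $\ell$: if there are two lines through $y$, then $y$ is a crossing, $N=\{y\}$, and $N^x=\{x\}$ by \eqref{eq:translation}. The sets $N^x$ are the \emph{basic neighborhoods} of $x$. Explicitly, points over crossings are isolated, and for $x=(\alpha,i)$ and $x=((\xi,\omega),i)$ we get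
\[
V_\gamma(\alpha)\times\{i\}\qquad\text{and}\qquad\bigl\{\bigl((\xi,s),\,i+h_\xi(s)\bigr):k\le s\le\omega\bigr\}.
\]
Only the second formula differs from the product topology. The basic neighborhoods of $x$ form a countable chain, so the sets containing a basic neighborhood of each of their points form a topology on $X$. Each $N^x$ is open. Indeed, a point of $N^x$ other than $x$ either lies over a crossing or is of the form $(\beta,i)\in V_\gamma(\alpha)\times\{i\}$ with $\beta\in E$, and then $V_\gamma(\beta)\times\{i\}\subset V_\gamma(\alpha)\times\{i\}$. The definition and \eqref{eq:translation} give two properties: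
\begin{enumerate}
\item[(W)] if $\pi(x)\in\ell$, then every basic neighborhood of $x$ lies in $\pi^{-1}(\ell)$, and $w_\ell$ is constant on it;
\item[(P)] if $N$ is a basic neighborhood of $y$, then the $p$ sets $N^x$ $(x\in T_y)$ partition $\pi^{-1}(N)$, and each of them contains exactly one point of each fiber $T_z$, $z\in N$.
\end{enumerate}

\begin{proposition}\label{prop:space}
The space $X_p$ is Hausdorff, zero-dimensional and first countable, and $|X_p|=\aleph_1$.
\end{proposition}

\begin{proof}
Each point has a countable base, and $|I|=|E|=\aleph_1$ gives $|X|=\aleph_1$. The map $\pi$ is continuous because $\pi(N^x)\subset N$. Points in different fibers are separated by preimages of disjoint open subsets of $Y$, and points in one fiber are separated by (P). The set $\pi^{-1}(N)$ is closed by Lemma~\ref{lem:baseclopen}, and by (P) the complement of $N^x$ in the set $\pi^{-1}(N)$ is a union of open sets. So the complement of $N^x$ in $X$ is open, and the clopen sets $N^x$ form a base.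
\end{proof}

\section{Selections for $m$-element sets with $p\nmid m$}\label{sec:coloring}

To apply Lemma~\ref{lem:canonical} we need a structure on finite subsets of $X$ that is stable under small motions and has few symmetries. It will be a coloring of ordered pairs that records the difference of coordinates where this is available and nonzero, and the order of $Y$ otherwise.

Let $x,x'\in X$ lie over linked points $y,y'$. Put $\delta(x,x')=w_\ell(x')-w_\ell(x)$, where $\ell$ is a line containing $y$ and $y'$. If there are two such lines, then $y=y'$, and both give the same value by \eqref{eq:translation}. For distinct $x,x'\in X$ over $y,y'$ define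
\[
c(x,x')=\begin{cases}
\delta(x,x') & \text{if $y,y'$ are linked and } \delta(x,x')\neq0,\\
\uparrow & \text{otherwise, if } y<y',\\
\downarrow & \text{otherwise, if } y>y'.
\end{cases}
\]
This covers all cases, since for $y=y'$ and $x\neq x'$ the first case applies by \eqref{eq:translation}. Exchanging $x$ and $x'$ exchanges $\uparrow$ with $\downarrow$ and replaces a color $d\in\mathbb Z/p\setminus\{0\}$ by $-d$.

\begin{lemma}\label{lem:constant}
Any two distinct points $x,x'\in X$ have disjoint open neighborhoods $U,U'$ such that $c$ is constant on $U\times U'$.
\end{lemma}

\begin{proof}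
Let $y=\pi(x)$ and $y'=\pi(x')$. If $y=y'$, let $N=N'$ be any basic neighborhood of $y$. If $y\neq y'$, we may assume $y<y'$, since $c(x,x')$ determines $c(x',x)$, and we take $N,N'$ from Lemma~\ref{lem:separate}. Let $U=N^x$ and $U'=(N')^{x'}$. These sets are disjoint, by (P) if $y=y'$ and because $N\cap N'=\emptyset$ otherwise.

If $y,y'$ are not linked, then $c$ is $\uparrow$ on $U\times U'$ by both parts of Lemma~\ref{lem:separate}. Let $y,y'$ lie on a line $\ell$. By (W), the sets $U$ and $U'$ lie over $\ell$ and $w_\ell$ is constant on each of them. So all pairs in $U\times U'$ lie over linked points, and $\delta$ has the constant value $d=\delta(x,x')$ on $U\times U'$. If $d\neq0$, then $c$ is constantly $d$. If $d=0$, then $y\neq y'$, and $c$ is constantly $\uparrow$ by Lemma~\ref{lem:separate}(a).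
\end{proof}

\begin{example}
For $p=3$ the colors are $\uparrow,\downarrow,1,2$, and $c(x,x')\in\{\uparrow,1\}$ if and only if $c(x',x)\in\{\downarrow,2\}$. So exactly one ordering $(x,x')$ of a given pair has $c(x,x')\in\{\uparrow,1\}$, and we may put $\sigma(\{x,x'\})=x$ for this ordering. By Lemma~\ref{lem:constant}, $\sigma$ selects the point in $U$ from every pair in $\langle U,U'\rangle$ as soon as it does so for one pair, so $\sigma\in\mathrm{Sel}_2(X_3)$. In a fiber, $(y,i)$ beats $(y,i+1)$: every fiber is a cyclic triple. This $\sigma$ is all that Corollary~\ref{cor:answer} needs from the present section.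
\end{example}

A bijection $\theta\colon F\to F'$ between finite subsets of $X$ is a \emph{$c$-isomorphism} if $c(\theta(x),\theta(x'))=c(x,x')$ for all distinct $x,x'\in F$, and $\mathrm{Aut}(F)$ is the group of $c$-isomorphisms $F\to F$. The rotation $(y,i)\mapsto(y,i+1)$ is an element of order $p$ of $\mathrm{Aut}(T_y)$ without fixed points. No other prime occurs.

\begin{lemma}\label{lem:pgroup}
For every finite $F\subset X$, the order of $\mathrm{Aut}(F)$ is a power of $p$.
\end{lemma}

\begin{proof}
Otherwise Cauchy's theorem gives $g\in\mathrm{Aut}(F)$ of prime order $q\neq p$. It has a cycle of $q$ distinct points $x_t=g^t(x_0)$, $t\in\mathbb Z/q$. Let $y_t=\pi(x_t)$. Fix $s\neq0$ in $\mathbb Z/q$. Since $g$ preserves $c$, the color $c(x_t,x_{t+s})$ does not depend on $t$. It is not $\uparrow$, for then $y_0<y_s<y_{2s}<\dots<y_{qs}=y_0$, and it is not $\downarrow$, for then the reverse inequalities would hold. So it is a nonzero element of $\mathbb Z/p$. As $s$ was arbitrary, the points $y_t$ are pairwise linked, and by Lemma~\ref{lem:triangle} they lie on one line $\ell$. All differences $\delta(x_t,x_{t'})$ can therefore be computed with the single coordinate $w_\ell$.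 With $d=c(x_t,x_{t+1})\neq0$ we get
\[
qd=\sum_{t\in\mathbb Z/q}\bigl(w_\ell(x_{t+1})-w_\ell(x_t)\bigr)=0\quad\text{in }\mathbb Z/p .
\]
Since $q$ is invertible modulo $p$, this gives $d=0$, a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}\textup{(1)}]
Let $p\nmid m$. We apply Lemma~\ref{lem:canonical} to the $c$-isomorphisms between members of $[X]^m$. Let $F=\{x_1,\dots,x_m\}$. The size of an orbit of $\mathrm{Aut}(F)$ divides $|\mathrm{Aut}(F)|$, so by Lemma~\ref{lem:pgroup} it is $1$ or a multiple of $p$. The sizes add up to $m$, so some orbit is a single point, and (a) holds. For (b), apply Lemma~\ref{lem:constant} to each pair $x_i,x_j$ and let $U_i$ be the intersection of the finitely many neighborhoods of $x_i$ so obtained. The $U_i$ are pairwise disjoint and $c$ is constant on each $U_i\times U_j$, so $x_i\mapsto x_i'$ is a $c$-isomorphism whenever $x_i'\in U_i$ for all $i$.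
\end{proof}

\section{No selection for $p$-element sets}\label{sec:nosection}

We first turn a selection into a section, read in the coordinates of the lines.

\begin{lemma}\label{lem:section}
Let $\varphi\in\mathrm{Sel}_p(X)$. For every line $\ell$ the function $y\mapsto w_\ell(\varphi(T_y))$ is locally constant on $\ell$.
\end{lemma}

\begin{proof}
Let $y\in\ell$, write $T_y=\{x_0,\dots,x_{p-1}\}$, and let $U$ be a basic neighborhood of $\varphi(T_y)$. By (W), $w_\ell$ is constant on $U$. By continuity and Lemma~\ref{lem:vietoris}, there are open sets $U_i\ni x_i$ such that $\varphi$ maps $\langle U_0,\dots,U_{p-1}\rangle\cap[X]^p$ into $U$. The basic neighborhoods of $y$ form a chain, so there is one of them, $N$, with $N^{x_i}\subset U_i$ for all $i$. For $z\in N$, property (P) shows that $T_z$ is covered by the sets $N^{x_i}$ and meets each of them. Hence $\varphi(T_z)\in U$ and $w_\ell(\varphi(T_z))=w_\ell(\varphi(T_y))$.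
\end{proof}

Next comes the rigidity of rows. Without the points of $E_{n,a}$ a row would be discrete and every function on it would be locally constant; stationarity is what ties the crossings together.

\begin{lemma}\label{lem:row}
Let $G$ be a locally constant function on a row $R_{n,a}$ with finitely many values. There is $\gamma<\omega_1$ such that $G$ is constant on $\{y\in R_{n,a}:\operatorname{ht}(y)>\gamma\}$.
\end{lemma}

\begin{proof}
For each $\alpha\in E_{n,a}$ choose $\gamma(\alpha)<\alpha$ such that $G$ is constant on $V_{\gamma(\alpha)}(\alpha)$. By Fodor's lemma, $\gamma(\alpha)$ has a constant value $\gamma$ on a stationary, hence uncountable, subset of $E_{n,a}$. Since $G$ has finitely many values, it has a constant value $v$ on an uncountable subset $E'$ of that set. Let $y\in R_{n,a}$ with $\operatorname{ht}(y)>\gamma$. As $E'$ is unbounded, there is $\alpha\in E'$ with $\alpha\ge\operatorname{ht}(y)$. Then $y\in V_\gamma(\alpha)$ and $G(y)=G(\alpha)=v$.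
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}\textup{(2)}]
Suppose that $\varphi\in\mathrm{Sel}_p(X)$, and define $g\colon Y\to\mathbb Z/p$ by $\varphi(T_y)=(y,g(y))$.

\emph{Rows.} By Lemma~\ref{lem:section}, $g$ is locally constant on each row $R_{n,a}$. Lemma~\ref{lem:row} gives $\gamma_{n,a}<\omega_1$ and $v(n,a)\in\mathbb Z/p$ such that $g=v(n,a)$ at all points of $R_{n,a}$ of height above $\gamma_{n,a}$. There are only countably many rows, so $\gamma^*=\sup_{n,a}\gamma_{n,a}<\omega_1$, and
\begin{equation}\label{eq:rows}
g(\xi,n)=v(n,f_\xi(n))\qquad\text{for all }\xi\in I \text{ with } \xi>\gamma^*\text{ and all } n\in\omega .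
\end{equation}

\emph{Columns.} By Lemma~\ref{lem:section}, the function $(\xi,s)\mapsto g(\xi,s)-h_\xi(s)$ on $C_\xi$ is constant on a basic neighborhood $B_{k_\xi}(\xi)$ of the top, where its value is $g(\xi,\omega)$. Thus
\begin{equation}\label{eq:columns}
g(\xi,n)=g(\xi,\omega)+h_\xi(n)\qquad\text{for } k_\xi\le n<\omega .
\end{equation}

\emph{Pigeonhole.} The set $\{\xi\in I:\xi>\gamma^*\}$ is uncountable, and the pair $(k_\xi,g(\xi,\omega))$ takes countably many values. So it has a constant value $(k,u)$ on an uncountable subset $W$. By Lemma~\ref{lem:luzin}(b) there are $\xi,\eta\in W$ and $n\ge k$ with $f_\xi(n)=f_\eta(n)=a$ and $h_\xi(n)\neq h_\eta(n)$. By \eqref{eq:columns} and \eqref{eq:rows},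
\[
u+h_\xi(n)=g(\xi,n)=v(n,a)=g(\eta,n)=u+h_\eta(n).
\]
Since $0\neq1$ in $\mathbb Z/p$, this is a contradiction.
\end{proof}

Together with Proposition~\ref{prop:space}, this completes the proof of Theorem~\ref{thm:A}.

\begin{remark}
That $p$ is prime was used only in Section~\ref{sec:coloring}; the construction and the proof just given work for any modulus $p\ge2$. For the modulus $4$ they give a space with $\mathrm{Sel}_4=\emptyset$, and then $\mathrm{Sel}_2=\emptyset$ by Example~\ref{ex:34}. The coloring shows the reason: the pair $\{(y,0),(y,2)\}$ has color $2=-2$ in both orders, so the exchange of its points is a $c$-isomorphism.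
\end{remark}

\section{Proof of Theorem~\ref{thm:B}}\label{sec:B}

\emph{Part \textup{(1)}.} By Proposition~\ref{prop:composite}, $\mathrm{Sel}_n(X)\neq\emptyset$. Theorem~\ref{thm:quoted}(ii), applied with $n-1\ge3$ in place of $n$, gives $\mathrm{Sel}_{\le n}(X)\neq\emptyset$.

\medskip
\emph{Part \textup{(2)}.} Necessity follows by restriction. We prove sufficiency by induction on $m$. Let $m=2$ and $\sigma\in\mathrm{Sel}_2(X)$, and extend $\sigma$ to $\mathcal F_2(X)$ by $\{x\}\mapsto x$. The extension is continuous at a singleton $\{x\}$, because any selection maps $\langle U\rangle$ into $U$. It is continuous at a pair $\{x,x'\}$, because for disjoint open $U\ni x$, $U'\ni x'$ the neighborhood $\langle U,U'\rangle$ contains no singleton. Let $m\ge3$. By induction $\mathrm{Sel}_{\le m-1}(X)\neq\emptyset$. If $m$ is composite, apply part (1). If $m$ is prime, then $\mathrm{Sel}_m(X)\neq\emptyset$ by hypothesis, and Theorem~\ref{thm:quoted}(ii) applies with $m-1\ge2$ in place of $n$.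

For the last assertion let $p\le m$ be prime. By Theorem~\ref{thm:A}, $\mathrm{Sel}_q(X_p)\neq\emptyset$ for all primes $q\neq p$, while $\mathrm{Sel}_p(X_p)=\emptyset$ and hence $\mathrm{Sel}_{\le m}(X_p)=\emptyset$.

\medskip
\emph{Part \textup{(3)}.} Suppose that no prime $p$ satisfies $n<p\le m$. Then $n+1,\dots,m$ are integers greater than $2$ that are not prime, so they are composite and at least $4$, and part (1) applies to them in turn. Conversely, let $p$ be a prime with $n<p\le m$. Then $p-1\ge n\ge2$, and $\mathrm{Sel}_q(X_p)\neq\emptyset$ for every prime $q\le p-1$. By part (2), $\mathrm{Sel}_{\le p-1}(X_p)\neq\emptyset$, so $\mathrm{Sel}_{\le n}(X_p)\neq\emptyset$ by restriction. But $\mathrm{Sel}_{\le m}(X_p)=\emptyset$, since a continuous selection for $\mathcal F_m(X_p)$ would restrict to one for $[X_p]^p$. So the implication fails for $X_p$.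

\medskip
\emph{Part \textup{(4)}.} A space of cardinality less than $\aleph_1$ is countable, hence separable, and is excluded by Theorem~\ref{thm:quoted}(i). The space $X_3$ has cardinality $\aleph_1$ and has the required properties by Corollary~\ref{cor:answer}. \qed

\begin{thebibliography}{1}

\bibitem{source}
\emph{Continuous selections and prime numbers} (Q2052567),
\texttt{https://mardi.schubotz.org/wiki/Item:Q2052567}.

\end{thebibliography}
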